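# The radius of comparison of $\operatorname{C}([0,1]^d)$ for even $d$

## The value on even-dimensional cubes

**Theorem 1.** If $d\ge 4$ is even, then $\dim_{\mathbb Q}[0,1]^d=\dim [0,1]^d=d$ and
$$\operatorname{rc}(\operatorname{C}([0,1]^d))=\frac d2-2 .$$

For example, $\operatorname{rc}(\operatorname{C}([0,1]^4))=0$.

Here is the context. For a compact metric space $X$, let $\operatorname{C}(X)$ be the C*-algebra of continuous complex functions on $X$. The number $\operatorname{rc}(\operatorname{C}(X))$, defined below, measures how much larger the rank of one positive matrix-valued function on $X$ must be than the rank of another before the second is "smaller" in the sense of Cuntz. The covering dimension is $\dim X$. The rational cohomological dimension $\dim_{\mathbb Q}X$ is the largest $n$ such that the Čech group $H^n(X,A;\mathbb Q)$ is nonzero for some closed $A\subseteq X$. The problem comes from "On the Radius of Comparison of a Commutative C-algebra" (doi:10.4153/cmb-2012-012-9), and the following fact is quoted with it as known.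

> **(K)** If $\dim_{\mathbb Q}X=\dim X=d$, then $\operatorname{rc}(\operatorname{C}(X))=\max\{0,(d-1)/2-1\}$ if $d$ is odd, and $\operatorname{rc}(\operatorname{C}(X))$ is either $d/2-1$ or $d/2-2$ if $d$ is even. The value $d/2-1$ does occur.

Does the value $d/2-2$ also occur? Since $\operatorname{rc}\ge0$ by definition, this makes sense only for even $d\ge4$. Theorem 1 says that it occurs for every such $d$, on the simplest space of that dimension. Its proof does not use (K).

The statement about dimensions can be checked at once. We have $\dim[0,1]^d=d$, and always $\dim_{\mathbb Q}X\le \dim X$. Moreover $H^d([0,1]^d,\partial[0,1]^d;\mathbb Q)=\mathbb Q\neq0$, so $\dim_{\mathbb Q}[0,1]^d=d$. Note that the class showing this is *relative*. The absolute groups behave in the opposite way: we shall see that $H^d(A;\mathbb Z)=0$ for every closed $A\subseteq[0,1]^d$. The proof rests on this difference.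

## Ranks, dimension functions and Cuntz comparison

**Cuntz subequivalence.** For positive $a,b\in M_\infty(\operatorname{C}(X))$ we write $a\lesssim b$ if there are $x_n$ with $x_nbx_n^*\to a$, and $a\sim b$ if $a\lesssim b\lesssim a$. Two elements of $M_\infty(\operatorname{C}(X))$ are always placed in a common $M_N(\operatorname{C}(X))$, so they are continuous functions from $X$ to the positive $N\times N$ matrices. The relation is transitive, it is preserved by restriction to a closed subset, and the following facts are standard (Cuntz, Rørdam):

* $0\le s\le t$ implies $s\lesssim t$;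
* $zz^*\sim z^*z$, and $\kappa b^2\sim b$ for $\kappa>0$;
* if $(a-\varepsilon)_+\lesssim b$ for all $\varepsilon>0$, then $a\lesssim b$.

*Example.* Let $f,g\ge0$ be in $\operatorname{C}(X)$, so that matrices have size one. Then $f\lesssim g$ if and only if $\{f\ne0\}\subseteq\{g\neq 0\}$. If $f=\lim x_ngx_n^*$, then $f$ vanishes where $g$ does. Conversely, $g$ is bounded below by a positive number on the compact set $\{f\ge\varepsilon\}$, so $(f-\varepsilon)_+\le Cg$ for some $C>0$, and the first and third facts apply.

*Projections.* Let $p,q\in M_N(\operatorname{C}(A))$ be projections with ranges the vector bundles $P,Q$ over $A$. If $p\lesssim q$, then *there is an injective bundle map $P\to Q$*. Indeed, choose $x$ with $\|xqx^*-p\|\le\frac12$. For $v\in P_y$ we get $|q(y)x(y)^*v|^2=\langle xqx^*v,v\rangle\ge\frac12|v|^2$, so $v\mapsto qx^*v$ is injective.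

**Dimension functions.** For a normalized quasitrace $\tau$ on $\operatorname{C}(X)$ put $d_\tau(a)=\lim_n\tau(a^{1/n})$. Since $\operatorname{C}(X)$ is exact, Haagerup's theorem says that $\tau$ is a trace. So it comes from a probability measure $\mu$ by $\tau(a)=\int\operatorname{Tr}a(x)\,d\mu(x)$. Scale $a$ so that $a\le1$. Then $\operatorname{Tr}a(x)^{1/n}$ increases to $\operatorname{rank}a(x)$, and monotone convergence gives
$$d_\tau(a)=\int_X\operatorname{rank}a(x)\,d\mu(x).\tag{1}$$
Point masses give $d_\tau(a)=\operatorname{rank}a(x)$.

**Radius of comparison (Toms).** $\operatorname{rc}(\operatorname{C}(X))$ is the infimum of the $r\ge0$ with the following property: whenever $d_\tau(a)+r<d_\tau(b)$ for all normalized $d_\tau$, then $a\lesssim b$.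

Ranks are integers. So for an integer $r\ge 0$, the hypothesis "$d_\tau(a)+r<d_\tau(b)$ for all $\tau$" implies, by taking point masses,
$$\operatorname{rank}a(x)+r+1\le\operatorname{rank}b(x)\qquad\text{for all }x\in X.\tag{2}$$

*Example: a point.* Over $\operatorname{C}(\mathrm{pt})=\mathbb C$ we have $a\lesssim b$ if and only if $\operatorname{rank}a\le\operatorname{rank}b$. So $r=0$ has the property and $\operatorname{rc}=0$. For general $X$ the condition $\operatorname{rank}a(x)\le\operatorname{rank}b(x)$ for all $x$ is necessary for $a\lesssim b$, but not sufficient, as the next section shows.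

**Facts on matrix functions.** Let $\lambda_1(h)\ge\lambda_2(h)\ge\cdots$ be the eigenvalues of a positive matrix $h$; they are continuous in $h$. So $\{x:\operatorname{rank}b(x)\le r\}=\{\lambda_{r+1}(b)=0\}$ is closed, that is, rank is lower semicontinuous. Now let $b$ have constant rank $l\ge1$ on a compact set $Z$. Then $\lambda_l(b)$ is continuous and positive, so $\lambda_l(b)\ge\delta>0$ on $Z$, and all spectra lie in $\{0\}\cup[\delta,\infty)$. By functional calculus the range projection of $b$ is continuous, and so is the pseudo-inverse $b^+$ (inverse of $b(x)$ on $\operatorname{ran}b(x)$, zero on $\ker b(x)$). In particular $\operatorname{ran}b$ is a vector bundle of rank $l$ over $Z$.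

**Chern classes and cohomology.** Bundles are complex and cohomology is Čech cohomology. For $\xi=[Q]-[P]\in K^0(A)$ put $c(\xi)=c(Q)c(P)^{-1}$. This is well defined because $c$ is multiplicative. Adding trivial bundles to $P$ or $Q$ does not change $c(\xi)$.

*Example.* If $Q\cong P\oplus R$, then $c([Q]-[P])=c(R)$. So $c_{m+1}([Q]-[P])=0$ as soon as $\operatorname{rank}R=m$.

If $\dim X\le d$ and $A\subseteq X$ is closed, then $H^n(X,A;G)=0$ for $n>d$. In particular $H^{d+1}(X,A;\mathbb Z)=0$, and the exact sequence of the pair shows that
$$H^d(X;\mathbb Z)\to H^d(A;\mathbb Z)\ \text{ is onto.}\tag{3}$$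
So $H^d(X;\mathbb Z)=0$ forces $H^d(A;\mathbb Z)=0$ for all closed $A\subseteq X$. This applies to $X=[0,1]^d$.

Finally we recall a theorem of Bott: on $S^{2n}$, $n\ge1$, the class $c_n$ takes values in $(n-1)!\,H^{2n}(S^{2n};\mathbb Z)$ on $K^0(S^{2n})$, and some bundle has $c_n=\pm(n-1)!\cdot$generator.

## The sphere $S^4$ against the cube $[0,1]^4$

*On $S^4$, a gap of $1$ is not enough.* Let $Q$ be a rank $2$ bundle on $S^4$ with $c_2(Q)$ a generator, for example the tautological quaternionic line bundle over $\mathbb{HP}^1=S^4$, viewed as a complex bundle. Let $P$ be the trivial line bundle, and let $p,q$ be projections onto $P,Q$. The ranks are $1$ and $2$ everywhere. If $p\lesssim q$, then $P$ embeds in $Q$, so $Q\cong P\oplus R$ with $R$ a line bundle, and $c_2(Q)=c_2(R)=0$, a contradiction. By (1), $d_\tau(q)-d_\tau(p)=1$ for all $\tau$, so no $r<1$ has the defining property, and $\operatorname{rc}(\operatorname{C}(S^4))\ge1$.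

*On $[0,1]^4$, the same construction is unavailable.* Bundles over the cube are trivial, so if $a$ and $b$ have constant ranks $k\le l$, then $a\lesssim b$ already. Variable rank is the difficulty. Take the simplest such case: $a=e_{11}$ is constant of rank one, and $b$ has rank at least $2$ everywhere. By the computation in Step 3 below, it suffices to find a continuous $c:X\to\mathbb C^N$ with $b(x)c(x)\ne0$ for all $x$. The set of allowed values at $x$ is $\mathbb C^N\setminus\ker b(x)$, which is homotopy equivalent to $S^{2l-1}$ with $l=\operatorname{rank}b(x)$. If $l\ge3$, it is $4$-connected, which is ample over a space of dimension $4$. If $l=2$, it is like $S^3$ and only $2$-connected. The set $A=\{\operatorname{rank}b=2\}$ is closed, and over it we need a nowhere zero section of the rank $2$ bundle $\operatorname{ran}b$. The obstruction to this is an integral class of degree $4$ on $A$, which is zero because $H^4(A;\mathbb Z)=0$. So the only dangerous place is a closed set on which the rank is constant, and there the obstruction lives in a zero group. The full proof turns this into an argument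 for all $a$ and $b$.

## A dichotomy governed by $c_{m+1}$ on closed subsets

**Theorem 2.** Let $m\ge1$ and let $X$ be a compact metric space with $\dim X\le2m+2$. Then $\operatorname{rc}(\operatorname{C}(X))\le m$, and exactly one of the following holds:

* (I) $c_{m+1}(\xi)\ne0$ in $H^{2m+2}(A;\mathbb Z)$ for some closed $A\subseteq X$ and $\xi\in K^0(A)$. Then $\operatorname{rc}(\operatorname{C}(X))=m$.
* (II) $c_{m+1}:K^0(A)\to H^{2m+2}(A;\mathbb Z)$ vanishes for every closed $A\subseteq X$. Then $\operatorname{rc}(\operatorname{C}(X))\le m-1$.

Hence if $\dim_{\mathbb Q}X=\dim X=d=2m+2$, then $\operatorname{rc}(\operatorname{C}(X))=d/2-1$ in case (I), and $\operatorname{rc}(\operatorname{C}(X))=d/2-2$ in case (II) by (K).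

The last sentence follows from the rest: $m=d/2-1$, and in case (II) the bound $\operatorname{rc}\le d/2-2$ excludes the value $d/2-1$ in (K). In this notation $S^4$ is in case (I) with $m=1$, and $[0,1]^d$ is in case (II) with $m=d/2-1$.

## Lower bounds from a nonzero Chern class

**Lemma A.** Let $m\ge0$ and let $X$ be compact metric. If $c_{m+1}(\xi)\neq0$ for some closed $A\subseteq X$ and $\xi\in K^0(A)$, then $\operatorname{rc}(\operatorname{C}(X))\ge m$.

*Proof.* The plan is to repeat the $S^4$ example on $A$ and to extend the two projections to positive elements over $X$ without losing the rank gap.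

**Step 1. Normalizing $\xi$.** We want ranks that differ by exactly $m$. Write $\xi=[Q]-[P]$. Ranks are locally constant, so $A$ is a finite disjoint union of clopen sets on which both ranks are constant. Replace $A$ by one of these on which $c_{m+1}(\xi)\ne0$. Add trivial bundles to $P$ or $Q$ until $\operatorname{rank}P=k\ge1$ and $\operatorname{rank}Q=k+m$; this does not change $c_{m+1}$. Now $P$ is not isomorphic to a subbundle of $Q$: otherwise $Q\cong P\oplus R$ with $\operatorname{rank}R=m$, and $c_{m+1}(\xi)=c_{m+1}(R)=0$.

**Step 2. Extending $P$ with rank at most $k$.** Let $p,q\in M_N(\operatorname{C}(A))$ be projections onto copies of $P,Q$, so $N\ge k+m$. Lift $p$ to $h\in M_N(\operatorname{C}(X))$ with $0\le h\le1$. The rank of $h$ may be large off $A$, so we cut it down. Let $g:[0,1]\to[0,1]$ be continuous with $g=0$ on $[0,\frac12]$, $g>0$ on $(\frac12,1]$, $g(1)=1$. On an open neighbourhood $W$ of $A$ we have $\lambda_k(h)>\frac12$ and (if $k<N$) $\lambda_{k+1}(h)<\frac12$, so $g(h)$ has rank $k$ on $W$. Choose $f:X\to[0,1]$ continuous with $f=1$ on $A$ and $f=0$ off $W$, and put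 $a=f\,g(h)$. Then $\operatorname{rank}a\le k$ everywhere and $a|_A=g(p)=p$.

**Step 3. Extending $Q$ with full rank off $A$.** Let $\tilde q\ge0$ be a lift of $q$ and put $b=\tilde q+\operatorname{dist}(\cdot,A)1_N$. Then $b|_A=q$ has rank $k+m$, and $\operatorname{rank}b=N\ge k+m$ off $A$.

**Step 4. Conclusion.** We compare $a$ and $b$. By construction $\operatorname{rank}b-\operatorname{rank}a\ge m$ everywhere, so $d_\tau(b)-d_\tau(a)\ge m$ for all $\tau$ by (1). If $a\lesssim b$, then restriction to $A$ gives $p\lesssim q$, hence an injective bundle map $P\to Q$, contradicting Step 1. So $a\not\lesssim b$, although $d_\tau(a)+r<d_\tau(b)$ for all $\tau$ whenever $r<m$. No $r<m$ has the defining property, and $\operatorname{rc}(\operatorname{C}(X))\ge m$. $\square$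

## Comparison as a selection problem

The upper bounds all come from the following statement.

**Proposition C.** Let $m\ge1$, $d=2m+2$, let $X$ be compact metric with $\dim X\le d$, and let $a,b\in M_N(\operatorname{C}(X))$ be positive.

1. If $\operatorname{rank}a(x)+m+1\le\operatorname{rank}b(x)$ for all $x$, then $a\lesssim b$.
2. If $c_{m+1}$ vanishes on $K^0(A)$ for all closed $A\subseteq X$, and $\operatorname{rank}a(x)+m\le\operatorname{rank}b(x)$ for all $x$, then $a\lesssim b$.

The proof occupies this section and the next four. Fix $\varepsilon>0$. It suffices to show $(a-\varepsilon)_+\lesssim b$.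

**Step 1. The allowed values form an open set.** We set up the objects to be selected. Let $E_x\subseteq\mathbb C^N$ be the span of the eigenvectors of $a(x)$ with eigenvalue $\ge\varepsilon$. Let $g:\mathbb R\to[0,1]$ be continuous, zero on $[\varepsilon,\infty)$ and positive on $(-\infty,\varepsilon)$. Then $E_x=\ker g(a(x))$, so
$$S=\{(x,v):v\in E_x,\ |v|=1\}\subseteq X\times\mathbb C^N$$
is closed and bounded, hence compact. If $S=\emptyset$, then $(a-\varepsilon)_+=0$ and we are done; so let $S\ne\emptyset$. Define
$$\Psi=\{(x,c)\in X\times M_N(\mathbb C):b(x)c\text{ is injective on }E_x\},\qquad\Psi(x)=\{c:(x,c)\in\Psi\}.$$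
*$\Psi$ is open.* Suppose $(x_n,c_n)\notin\Psi$ and $(x_n,c_n)\to(x,c)$. Choose $v_n$ with $(x_n,v_n)\in S$ and $b(x_n)c_nv_n=0$. By compactness of $S$ a limit point $v$ of $(v_n)$ satisfies $(x,v)\in S$ and $b(x)cv=0$, so $(x,c)\notin\Psi$.

*Why $E_x$ and not $\operatorname{ran}a(x)$?* Take $X=[0,1]$, $N=1$, $a(x)=x$, $b=1$. With $\operatorname{ran}a(x)$ in place of $E_x$ the set would be $\{(x,c):x=0\text{ or }c\ne0\}$. It contains $(0,0)$ but none of the points $(1/n,0)$, so it is not open. Cutting at $\varepsilon$ repairs this.

**Step 2. The homotopy type of the fibres.** We need to know how connected $\Psi(x)$ is. Let $k=\dim E_x$ and $l=\operatorname{rank}b(x)$. In both cases of the proposition $l\ge\operatorname{rank}a(x)\ge k$. If $k=0$, then $\Psi(x)=M_N(\mathbb C)$ is contractible. Let $k\ge1$. Then $c\in\Psi(x)$ if and only if the composite $E_x\xrightarrow{\,c\,}\mathbb C^N\to\mathbb C^N/\ker b(x)$ is injective. So $\Psi(x)$ is the preimage of $\operatorname{Inj}(E_x,\mathbb C^N/\ker b(x))$ under a linear surjection $M_N(\mathbb C)\to\operatorname{Hom}(E_x,\mathbb C^N/\ker b(x))$, and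 it is homotopy equivalent to $\operatorname{Inj}(\mathbb C^k,\mathbb C^l)$. The deformation $j\mapsto j\big((1-t)1+t(j^*j)^{-1/2}\big)$, $0\le t\le 1$, retracts $\operatorname{Inj}(\mathbb C^k,\mathbb C^l)$ onto the Stiefel manifold $V_k(\mathbb C^l)$ of isometries. Hence
$$\Psi(x)\simeq V_k(\mathbb C^l),\ \text{ which is nonempty and }2(l-k)\text{-connected}.\tag{4}$$
To recall why: $V_1(\mathbb C^l)=S^{2l-1}$, and for $k\ge2$ there is a fibration $V_{k-1}(\mathbb C^{l-1})\to V_k(\mathbb C^l)\to S^{2l-1}$. Its exact sequence gives $\pi_i(V_k(\mathbb C^l))\cong\pi_i(V_{k-1}(\mathbb C^{l-1}))$ for $i+1<2l-1$, in particular for $i\le2(l-k)+1$. After $k-1$ such steps we reach $V_1(\mathbb C^{l-k+1})=S^{2(l-k)+1}$. So $V_k(\mathbb C^l)$ is $2(l-k)$-connected and $\pi_{2(l-k)+1}(V_k(\mathbb C^l))\cong\mathbb Z$.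

**Step 3. A continuous section is enough.** We show that if $c:X\to M_N(\mathbb C)$ is continuous with $(x,c(x))\in\Psi$ for all $x$, then $(a-\varepsilon)_+\lesssim b$. Put $w=bc$ and $a'=(a-\varepsilon)_+$. If $a'=0$ there is nothing to prove. The function $|w(x)v|^2$ is continuous and positive on the compact set $S$, so there is $\eta>0$ with $|w(x)v|^2\ge\eta|v|^2$ for $v\in E_x$. The range of $a'(x)^{1/2}$ lies in $E_x$, so for every $u\in\mathbb C^N$
$$\langle a'^{1/2}w^*wa'^{1/2}u,u\rangle=|wa'^{1/2}u|^2\ge\eta|a'^{1/2}u|^2=\eta\langle a'u,u\rangle .$$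
With $z=a'^{1/2}w^*$ this reads $a'\le\eta^{-1}zz^*$. On the other side
$$zz^*\sim z^*z=wa'w^*\le\|a'\|\,bcc^*b\le\|a'\|\,\|c\|^2\,b^2\sim b .$$
(Since $S\neq\emptyset$, $c\ne0$.) Hence $a'\lesssim b$.

## Michael's theorem, and one missing degree of connectivity

It remains to find a continuous section of $\Psi\to X$. This is not a fibre bundle, since $\dim E_x$ and $\operatorname{rank}b(x)$ jump. The right tool is a selection theorem.

**Michael's theorem** (E. Michael, *Continuous selections II*, Ann. of Math. 64 (1956), Thm. 1.2, with the closed set there taken empty). Let $X$ be paracompact with $\dim X\le n+1$ and let $Y$ be a complete metric space. Let $\varphi$ be a lower semicontinuous map from $X$ to nonempty closed subsets of $Y$ such that: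

* $\{\varphi(x)\}$ is equi-$LC^n$: for every $y\in\bigcup_x\varphi(x)$, every neighbourhood $U$ of $y$ contains a neighbourhood $V$ of $y$ such that for all $x$ and all $i\le n$, every map $S^i\to V\cap\varphi(x)$ is null-homotopic in $U\cap\varphi(x)$;
* each $\varphi(x)$ is $C^n$: every map $S^i\to\varphi(x)$, $i\le n$, is null-homotopic.

Then $\varphi$ has a continuous selection.

Lower semicontinuity means that $\{x:\varphi(x)\cap O\ne\emptyset\}$ is open for every open $O\subseteq Y$. Apart from completeness of the metric, all hypotheses on $Y$ and $\varphi$ are topological, so it suffices that $Y$ be completely metrizable.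

*Example for equi-$LC^0$.* Let $\varphi(x)=\{0,x\}\subset\mathbb R$ for $x\in[0,1]$. Each value is a finite set, but the family is not equi-$LC^0$. Every neighbourhood $V$ of $y=0$ contains both points of $\varphi(x)$ for small $x>0$, and the map from $S^0$ onto these two points is not null-homotopic in $\varphi(x)$.

The first thing to try is $\varphi(x)=\{x\}\times\Psi(x)$ for all $x$, with $n=d-1$. The local conditions will cause no trouble, because $\Psi$ is open. The global condition asks that $\Psi(x)$ be $(d-1)$-connected. By (4) we have $2(l-k)$-connectedness, so a gap $l-k\ge m+1$ gives $2m+2=d$, which suffices. This will prove part 1 and the bound $\operatorname{rc}\le m$.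

For part 2 the gap may be exactly $m$. Then $\Psi(x)\simeq V_k(\mathbb C^{k+m})$ is only $2m=d-2$ connected, and $\pi_{d-1}(\Psi(x))\cong\mathbb Z$. This is one degree short, and here the attempt stops. No refinement that uses only $\dim X\le d$ can go on, because on $S^4$ with $m=1$ the conclusion of part 2 is false. The Chern class hypothesis has to enter. But Chern classes are attached to bundles, and here the ranks jump.

## The critical set, where all ranks are constant

The way past this point is that the bad points form a closed set on which all ranks are constant. There $E$ and $\operatorname{ran}b$ are genuine bundles and classical obstruction theory applies. Once a section is chosen over that set, we make it the only allowed value there and use Michael's theorem for the rest.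

**Step 4. The critical set.** We isolate the points where the connectivity may fail. For $k\ge1$ let
$$C_k=\{x:\lambda_k(a(x))\ge\varepsilon\}=\{x:\dim E_x\ge k\},$$
which is closed. In part 1 put $Z=\emptyset$. In part 2 put
$$Z_k=C_k\cap\{x:\operatorname{rank}b(x)\le k+m\}\quad(1\le k\le N),\qquad Z=\bigcup_{k}Z_k .$$
Each $Z_k$ is closed, because rank is lower semicontinuous. For $x\in Z_k$,
$$k\le\dim E_x\le\operatorname{rank}a(x)\le\operatorname{rank}b(x)-m\le k,\tag{5}$$
so there are equalities throughout: $\operatorname{rank}a(x)=k$, $\operatorname{rank}b(x)=k+m$, and $E_x=\operatorname{ran}a(x)$. In particular the $Z_k$ are pairwise disjoint, and $Z$ is closed.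

*Example.* On $X=[0,1]^4$ with $m=1$ let $a=e_{11}$ and let $b=\tilde q+\operatorname{dist}(\cdot,A)1_N$, $N\ge3$, as in Lemma A, with $q$ a projection of rank $2$ over a closed nonempty $A$. For $\varepsilon=\frac12$ we get $E_x=\mathbb Ce_1$ for all $x$, $Z_1=A$, and $Z_k=\emptyset$ for $k\ge2$. So $Z=A$.

**Step 5. Off $Z$ the fibres are $d$-connected.** This is the reason for the choice of $Z$. Let $x\notin Z$ and $k=\dim E_x$. If $k=0$, then $\Psi(x)=M_N(\mathbb C)$. If $k\ge1$, then $x\in C_k$ and $\operatorname{rank}b(x)\ge k+m+1$: in part 1 because $\operatorname{rank}b(x)\ge\operatorname{rank}a(x)+m+1\ge k+m+1$, in part 2 because $x\notin Z_k$. By (4), $\Psi(x)$ is $2(m+1)=d$-connected.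

Over $Z_k$ we need an injective bundle map from $\operatorname{ran}a$ to $\operatorname{ran}b$. That is the subject of the next section.

## Embedding one bundle in another over dimension $2m+2$

**Lemma B.** Let $m,k\ge1$, let $A$ be compact metric with $\dim A\le2m+2$, and let $P,Q$ be bundles over $A$ of ranks $k$ and $k+m$. If $c_{m+1}([Q]-[P])=0$, then there is an injective bundle map $P\to Q$.

*Proof.*

**Step B1. Reduction to a finite complex.** Obstruction theory works cell by cell, and $A$ (such as $Z_k$) need not be a complex, so we approximate it. By Freudenthal, $A=\varprojlim A_i$ for a sequence of finite simplicial complexes of dimension $\le2m+2$, with projections $\pi_i:A\to A_i$ and bonding maps $p_{ij}:A_j\to A_i$. The pair $(P,Q)$ is classified by a map $F:A\to G$, where $G$ is a product of two finite Grassmann manifolds. We show that $F$ factors up to homotopy through some $A_j$.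

Embed $G\subset\mathbb R^M$ with a retraction $\rho:O\to G$ of an open neighbourhood $O$, and let $0<\theta<\operatorname{dist}(G,\mathbb R^M\setminus O)$. The functions $f\circ\pi_i$, with $f$ continuous on $A_i$ and $i$ arbitrary, form an algebra that contains the constants, is closed under conjugation, and separates the points of $A$; by Stone–Weierstrass it is dense in $\operatorname{C}(A)$. So there are $i$ and a continuous $F_i:A_i\to\mathbb R^M$ with $|F_i\pi_i-F|<\theta$ on $A$. Then $F_i\pi_i(A)\subseteq O$, so $F_i^{-1}(O)$ is an open set containing $\pi_i(A)=\bigcap_{j\ge i}p_{ij}(A_j)$. The sets $p_{ij}(A_j)$ are compact and decreasing in $j$, so $F_ip_{ij}(A_j)\subseteq O$ for some $j\ge i$. The straight-line homotopy from $F$ to $F_i\pi_i=F_ip_{ij}\pi_j$ stays within $\theta$ of $G$, hence in $O$. Composing with $\rho$ gives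
$$F\simeq(\rho F_ip_{ij})\circ\pi_j .$$
So $(P,Q)$ is isomorphic to the pullback under $\pi_j$ of a pair $(P_j,Q_j)$ over $A_j$. By continuity of Čech cohomology, $H^{2m+2}(A;\mathbb Z)=\varinjlim H^{2m+2}(A_j;\mathbb Z)$. The class $c_{m+1}([Q_j]-[P_j])$ pulls back to $0$ on $A$, so after increasing $j$ we may assume that it is $0$ on $A_j$. An injective bundle map $P_j\to Q_j$ pulls back to one from $P$ to $Q$. From now on $A$ is a finite complex of dimension $\le2m+2$.

**Step B2. A single obstruction class.** We express the problem as the vanishing of one class. An injective bundle map $P\to Q$ is a section of the bundle $\operatorname{Inj}(P,Q)\to A$, whose fibre is homotopy equivalent to $V_k(\mathbb C^{k+m})=U(k+m)/U(m)$. By Step 2 this is $2m$-connected with $\pi_{2m+1}\cong\mathbb Z$. Since $2m\ge2$, the fibre is simply connected. The structure group $U(k)\times U(k+m)$, acting by $(g,h)\cdot j=hjg^{-1}$, is connected, so each of its elements acts on the fibre by a map homotopic to the identity, and the coefficient system $\pi_{2m+1}$ is untwisted. By classical obstruction theory there is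 a primary obstruction $o(P,Q)\in H^{2m+2}(A;\mathbb Z)$ which is natural under pullback, vanishes if a section exists, and whose vanishing gives a section over the $(2m+2)$-skeleton. As $\dim A\le2m+2$, a section exists if and only if $o(P,Q)=0$. By naturality, $o(P,Q)$ is the pullback of a universal class $o\in H^{2m+2}(B;\mathbb Z)$, where $B=BU(k)\times BU(k+m)$.

**Step B3. The universal class is a multiple of a Chern class.** We compute $o$ up to an integer factor; we do not need the factor. Write $p=c(\gamma_k)$, $q=c(\gamma_{k+m})$, so
$$H^*(B;\mathbb Z)=\mathbb Z[p_1,\dots,p_k,q_1,\dots,q_{k+m}].$$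
Let $e=qp^{-1}$. For $i\le k+m$ we have $e_i=q_i+(\text{polynomial in the }p_j\text{ and in }q_1,\dots,q_{i-1})$. This is a triangular change of variables, so
$$H^*(B;\mathbb Z)=\mathbb Z[p_1,\dots,p_k,e_1,\dots,e_{k+m}].$$
Let $f:BU(k)\times BU(m)\to B$ classify the pair $(\gamma_k,\gamma_k\oplus\gamma_m)$. Then $f^*p_i=p_i$ and $f^*e=c(\gamma_k\oplus\gamma_m)c(\gamma_k)^{-1}=c(\gamma_m)$. So $f^*e_i=c_i(\gamma_m)$ for $i\le m$ and $f^*e_i=0$ for $i>m$. Since $H^*(BU(k)\times BU(m);\mathbb Z)$ is the polynomial ring in $p_1,\dots,p_k,c_1(\gamma_m),\dots,c_m(\gamma_m)$, the kernel of $f^*$ is the ideal $(e_{m+1},\dots,e_{k+m})$. The generator $e_i$ has degree $2i$, so the part of this ideal in degree $2m+2$ is $\mathbb Z\,e_{m+1}$. The pulled-back bundle $\operatorname{Inj}(\gamma_k,\gamma_k\oplus\gamma_m)$ has a section, the inclusion of the first summand. Hence $f^*o=0$, and $o=\lambda e_{m+1}$ for some $\lambda\in\mathbb Z$. Pulling back to $A$,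
$$o(P,Q)=\lambda\,c_{m+1}([Q]-[P])=0 ,$$
and a section exists. $\square$

## Selecting over $X$ with prescribed values on $Z$

We finish the proof of Proposition C.

**Step 6. A section over $Z$.** This step is only for part 2, and it is where the Chern class hypothesis is used. Let $Z_k\neq\emptyset$. On the compact set $Z_k$ the ranks of $a$ and $b$ are constant, so $P=\operatorname{ran}a$ and $Q=\operatorname{ran}b$ are bundles of ranks $k\ge1$ and $k+m$, and $b^+$ is continuous. Also $\dim Z_k\le d=2m+2$, since $Z_k$ is closed in $X$. By hypothesis $c_{m+1}([Q]-[P])=0$ on $Z_k$, so Lemma B gives an injective bundle map $j:P\to Q$. Extend $j$ by $0$ on $P^\perp$; composing with the continuous range projection of $a$ shows that the result is a continuous map $Z_k\to M_N(\mathbb C)$. Put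
$$s(x)=b^+(x)j(x).$$
Then $s$ is continuous on $Z_k$. Since $b(x)b^+(x)$ is the projection onto $Q_x$, which contains the range of $j(x)$, we have $b(x)s(x)=j(x)$, and this is injective on $P_x=E_x$. So $(x,s(x))\in\Psi$. The $Z_k$ are disjoint, closed and finite in number, so together these maps form a continuous $s:Z\to M_N(\mathbb C)$ with $(x,s(x))\in\Psi$ for $x\in Z$.

**Step 7. Extension over $X$.** We apply Michael's theorem with $n=d-1$ to produce a section over all of $X$. Let $Y=\Psi$. It is open in the complete metric space $X\times M_N(\mathbb C)$, hence completely metrizable. Define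
$$\varphi(x)=\{(x,s(x))\}\ (x\in Z),\qquad\varphi(x)=\{x\}\times\Psi(x)\ (x\notin Z).$$

*Values.* Each $\varphi(x)$ is nonempty by (4) or by Step 6. It is closed in $Y$, being a point or the slice of $\Psi$ over $x$. It is $C^{d-1}$, since it is a singleton or $d$-connected by Step 5.

*Lower semicontinuity.* Let $O\subseteq Y$ be open with $\varphi(x_0)\cap O\ne\emptyset$. As $\Psi$ is open, $O$ is open in $X\times M_N(\mathbb C)$. If $x_0\notin Z$ and $(x_0,c_0)\in O$, then for $x$ near $x_0$ we have $x\notin Z$, because $Z$ is closed, and $(x,c_0)\in O\subseteq\Psi$; so $(x,c_0)\in\varphi(x)\cap O$. If $x_0\in Z$, then $(x_0,s(x_0))\in O$. Let $x$ be near $x_0$. If $x\in Z$, then $(x,s(x))\in O$ by continuity of $s$. If $x\notin Z$, then $(x,s(x_0))\in O\subseteq\Psi$, so $(x,s(x_0))\in\varphi(x)\cap O$.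

*Equi-$LC^{d-1}$.* Let $(x_0,c_0)\in Y$ and let $U$ be a neighbourhood of it in $Y$. Choose $r>0$ with $V=B(x_0,r)\times B(c_0,r)\subseteq U$. For each $x$ the set $V\cap\varphi(x)$ is empty, or a point (if $x\in Z$), or all of $\{x\}\times B(c_0,r)$ (if $x\notin Z$ and $x\in B(x_0,r)$), the last because $V\subseteq\Psi$. Balls in $M_N(\mathbb C)$ are convex, so every sphere in $V\cap\varphi(x)$ contracts in $V\cap\varphi(x)\subseteq U\cap\varphi(x)$.

Since $\dim X\le d=n+1$, there is a continuous selection. As $\varphi(x)\subseteq\{x\}\times M_N(\mathbb C)$, it has the form $x\mapsto(x,c(x))$ with $c:X\to M_N(\mathbb C)$ continuous and $(x,c(x))\in\Psi$. Step 3 gives $(a-\varepsilon)_+\lesssim b$. As $\varepsilon>0$ was arbitrary, $a\lesssim b$. $\square$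

## Proofs of Theorem 2 and Theorem 1

*Proof of Theorem 2.* Conditions (I) and (II) are negations of each other. If $d_\tau(a)+m<d_\tau(b)$ for all $\tau$, then $\operatorname{rank}a+m+1\le\operatorname{rank}b$ everywhere by (2), and $a\lesssim b$ by Proposition C(1). So $r=m$ has the defining property and $\operatorname{rc}\le m$. In case (I), Lemma A gives $\operatorname{rc}\ge m$. In case (II), take $r=m-1\ge0$: if $d_\tau(a)+m-1<d_\tau(b)$ for all $\tau$, then $\operatorname{rank}a+m\le\operatorname{rank}b$ everywhere by (2), and $a\lesssim b$ by Proposition C(2). So $\operatorname{rc}\le m-1$. The final sentence of the theorem was derived from (K) after its statement. $\square$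

*Proof of Theorem 1.* Let $d=2m+2$ with $m\ge1$ and $X=[0,1]^d$. The dimensions were computed at the start.

**Upper bound.** We check case (II). Since $H^d(X;\mathbb Z)=0$, (3) gives $H^d(A;\mathbb Z)=0$ for every closed $A\subseteq X$, so $c_{m+1}$ takes values in zero groups. Hence $\operatorname{rc}\le m-1=d/2-2$.

**Lower bound.** We find a nonzero Chern class one step lower. If $m=1$, the bound $\operatorname{rc}\ge0$ is trivial. If $m\ge2$, then $X$ contains a copy of $S^{2m}=S^{d-2}$, which carries a bundle with $c_m=\pm(m-1)!\cdot\text{generator}\ne0$ by Bott. Lemma A with $m-1$ in place of $m$ gives $\operatorname{rc}\ge m-1$. $\square$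

**Remark.** The same argument applies to every compact $X\subset\mathbb R^d$ with nonempty interior ($d\ge4$ even). Such an $X$ lies in a cube, so $\dim X\le d$, and $H^d(X;\mathbb Z)$ is a quotient of $H^d$ of that cube by (3), hence zero. It contains a closed $d$-ball $D$ with $\operatorname{int}D$ open in $X$, and by excision $H^d(X,X\setminus\operatorname{int}D;\mathbb Q)\cong H^d(D,\partial D;\mathbb Q)\cong\mathbb Q$, so $\dim_{\mathbb Q}X=\dim X=d$. The ball contains $S^{d-2}$. So again $\operatorname{rc}(\operatorname{C}(X))=d/2-2$.

## What $H^d(X;\mathbb Z)$ decides, and what it does not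

**Corollary 3.** Let $\dim X=\dim_{\mathbb Q}X=d\ge4$ with $d$ even ($X$ compact metric).

1. If $H^d(X;\mathbb Z)=0$, then $\operatorname{rc}(\operatorname{C}(X))=d/2-2$.
2. If $(d/2-1)!\cdot H^d(X;\mathbb Z)\ne0$ (for instance if $H^d(X;\mathbb Q)\ne0$), then $\operatorname{rc}(\operatorname{C}(X))=d/2-1$.
3. For $d=4$ this is a dichotomy. In fact, for every compact metric $X$ with $\dim X\le4$: $\operatorname{rc}(\operatorname{C}(X))=1$ if $H^4(X;\mathbb Z)\ne0$, and $\operatorname{rc}(\operatorname{C}(X))=0$ if $H^4(X;\mathbb Z)=0$.
4. For every even $d\ge6$ the group $H^d(X;\mathbb Z)$ does not determine the answer. Both $X=\mathbb{RP}^d$ and the Moore space $X=S^{d-1}\cup_2e^d$ have $H^d(X;\mathbb Z)=\mathbb Z/2$, but $\operatorname{rc}=d/2-1$ for the first and $\operatorname{rc}=d/2-2$ for the second.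

*Proof.* Apply Theorem 2 with $m=d/2-1$, so $c_{m+1}=c_{d/2}$.

**Part 1.** We check case (II). By (3) all $H^d(A;\mathbb Z)$ vanish, so case (II) holds and $\operatorname{rc}\le d/2-2$. Equality follows from (K).

**Part 2.** We produce a bundle over $X$ itself. Since $\dim X\le d$, Hopf's theorem says that every $h\in H^d(X;\mathbb Z)$ is $f^*$ of a generator for some map $f:X\to S^d$. By Bott there is a bundle $E$ on $S^d$ with $c_{d/2}(E)=\pm(d/2-1)!\cdot$generator, so
$$c_{d/2}(f^*E)=\pm(d/2-1)!\,h .$$
Choose $h$ with $(d/2-1)!\,h\ne0$. Then case (I) holds with $A=X$, and $\operatorname{rc}=d/2-1$. If $H^d(X;\mathbb Q)=H^d(X;\mathbb Z)\otimes\mathbb Q\ne0$, then $H^d(X;\mathbb Z)$ has an element of infinite order, which serves as $h$. For example $\operatorname{rc}(\operatorname{C}(S^d))=d/2-1$.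

**Part 3.** Here $m=1$, and the factor is $(d/2-1)!=1$. If $H^4(X;\mathbb Z)\neq0$, the argument of Part 2 with any $h\ne0$ gives case (I), so $\operatorname{rc}=1$ by Theorem 2. If $H^4(X;\mathbb Z)=0$, then all $H^4(A;\mathbb Z)$ vanish by (3), case (II) holds and $\operatorname{rc}\le0$, so $\operatorname{rc}=0$. Neither step uses $\dim_{\mathbb Q}$ or (K), and only $\dim X\le4$ was needed.

**Part 4.** Let $d\ge6$ be even. First, the dimensions. Both spaces are $d$-dimensional and contain a closed $d$-ball $D$ whose interior is open in $X$. By excision $H^d(X,X\setminus\operatorname{int}D;\mathbb Q)\cong H^d(D,\partial D;\mathbb Q)\cong\mathbb Q$, so $\dim_{\mathbb Q}X=d$.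

*$\mathbb{RP}^d$ is in case (I).* The group $H^d(\mathbb{RP}^d;\mathbb Z)=\mathbb Z/2$ is generated by $x^{d/2}$, where $x=c_1(L)$ and $L$ is the complexified tautological line bundle. Since $c(L^{\oplus d/2})=(1+x)^{d/2}$, we have $c_{d/2}(L^{\oplus d/2})=x^{d/2}\ne0$. So $\operatorname{rc}=d/2-1$.

*$X=S^{d-1}\cup_2e^d$ is in case (II).* The cellular complex gives $H^d(X;\mathbb Z)=\mathbb Z/2$. We have to treat $A=X$ and proper closed subsets.

For $A=X$: since $d-1$ is odd, $\tilde K^0(S^{d-1})=0$, and the exact sequence $\tilde K^0(S^d)\to\tilde K^0(X)\to\tilde K^0(S^{d-1})=0$ shows that the map induced by the collapse $X\to X/S^{d-1}=S^d$ is onto. So every element of $K^0(X)$ is a trivial class plus the pullback of some $\zeta\in\tilde K^0(S^d)$, and $c_{d/2}(\zeta)$ is divisible by $(d/2-1)!$ by Bott. Hence $c_{d/2}$ takes values in $(d/2-1)!\,\mathbb Z/2$, which is $0$ because $(d/2-1)!$ is even for $d\ge6$.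

For closed $A\subsetneq X$: the sphere $S^{d-1}$ is nowhere dense in $X$, so the nonempty open set $X\setminus A$ meets the open cell and contains a small open round ball $U$ in it, with closure in the open cell and centre $y_0$, say. Pushing points of the closed cell outside $U$ along rays from $y_0$ to the boundary sphere fixes that sphere and avoids $U$, so $X\setminus U$ deformation retracts onto $S^{d-1}$. Therefore $H^d(X\setminus U;\mathbb Z)=H^d(S^{d-1};\mathbb Z)=0$. By (3), applied to $A\subseteq X\setminus U$, this group maps onto $H^d(A;\mathbb Z)$, which is therefore $0$.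

Thus case (II) holds, and $\operatorname{rc}=d/2-2$ by (K), although $H^d(X;\mathbb Z)\ne0$. $\square$
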